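# Peg solitaire on Cartesian products of graphs

## 1. Two theorems about $G\,\square\,H$, and the game they describe

**Theorem A.** If $G,H$ are finite connected graphs with at least two vertices each, then $G\,\square\,H$ is freely solvable.

**Theorem B.** Let $G,H$ be finite connected graphs with at least two vertices each, and let $\alpha,\beta\in V(G\,\square\,H)$, where $\alpha=\beta$ is allowed. Then $\{\beta\}$ is a terminal state associated to $\{\alpha\}$, with exactly one exception: $G=H=K_2$ and $\alpha=\beta$.

Let us unpack the words. The game is peg solitaire on graphs (Beeler and Hoilman). Put pegs in some of the vertices of a finite, connected, undirected graph $X=(V,E)$; a vertex without a peg is a hole. If $uv,vw\in E$, there are pegs in $u$ and $v$, and $w$ is a hole, then the peg in $u$ may jump over $v$ into $w$, and the peg in $v$ is removed. Afterwards $u$ and $v$ are holes and $w$ has a peg. I write this jump as $[u,v,w]$. Each jump lowers the number of pegs by one.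

A game starts with exactly one hole $v$; the starting state is then $\{v\}$, the set of *holes*. A terminal state is the set of vertices holding *pegs* at a moment when no jump is possible. A terminal state is associated to $\{v\}$ if some sequence of jumps leads from the starting state $\{v\}$ to it. The graph $X$ is *solvable* if for some $v$ there is a one-vertex terminal state associated to $\{v\}$, and *freely solvable* if this is so for every $v$. A jump needs two pegs, so a position with one peg is always terminal.

The Cartesian product $G\,\square\,H$ has vertex set $V(G)\times V(H)$; the vertices $(g,h)$ and $(g',h')$ are adjacent if $g=g'$ and $hh'\in E(H)$, or $h=h'$ and $gg'\in E(G)$. For example, $K_2\,\square\,K_2$ is a 4-cycle and $K_2\,\square\,P_n$ is a ladder. We write $P_n$ for the path on $n$ vertices and $K_{1,n}$ for the star with a centre adjacent to $n$ leaves; $K_{1,1}=K_2$ counts as a star, and either of its vertices may be called the centre. A graph is non trivial if it has at least two vertices.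

The question behind the theorems is a conjecture stated in "Peg Solitaire on Cartesian Products of Graphs" (doi:10.1007/s00373-021-02289-7): *for any solvable graph $G$ and any non trivial connected graph $H$, $G\,\square\,H$ is (freely) solvable.* The parenthesis makes it two claims: (a) $G\,\square\,H$ is solvable; (b) $G\,\square\,H$ is freely solvable. In plain words: if one factor can be played down to a single peg, can the product? A solvable graph has at least two vertices, because on $K_1$ the starting state has no pegs and the only terminal state is empty. So Theorem A proves (b), hence (a), and shows that the solvability of $G$ plays no role. Theorem B says more: you may choose the first hole *and* the place of the last peg.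

The problem comes with some known results that could be quoted, for instance that $K_{1,n}\,\square\,K_{1,m}$ is solvable for all $n,m\ge 1$. None of them is used below.

## 2. The 4-cycle, the claw and $P_4$ by hand

Take $K_2\,\square\,K_2$, a 4-cycle with vertices $1,2,3,4$ in cyclic order, and let $1$ be the hole. The only jumps into $1$ are $[3,2,1]$ and $[3,4,1]$. After $[3,2,1]$ the pegs are $1$ and $4$, and the possible jumps are $[1,4,3]$, ending at $\{3\}$, and $[4,1,2]$, ending at $\{2\}$. After $[3,4,1]$ we get, by reflection, $\{3\}$ or $\{4\}$. So the 4-cycle is freely solvable, the last peg can be at any vertex except the original hole, and this settles Theorem B for $G=H=K_2$, including the exception.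

The claw $K_{1,3}$ is not solvable. If the centre is the hole, no two pegs are adjacent, so there is no jump. If a leaf is the hole, the only jumps go from another leaf over the centre into it; two pegs on leaves remain, with the centre empty, and that is terminal. Yet Theorem A says that $K_{1,3}\,\square\,K_2$ is freely solvable. So solutions of the factors cannot be the source of solutions of the product.

Finally, take the path $P_4$ with vertices $1,2,3,4$. With hole $2$ the jumps $[4,3,2]$, $[1,2,3]$ leave $\{3\}$. With hole $1$ the only jump is $[3,2,1]$, which leaves the pegs $1,4$, and this is terminal. So $P_4$ is solvable but not freely solvable.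

## 3. Solving one layer after another, and where branching stops it

Suppose that $G$ can be solved, and think of $G\,\square\,H$ as layers $L_h=V(G)\times\{h\}$, each a copy of $G$. It is sensible to reduce one layer to a single peg, step into the next layer, reduce that one, and so on. Stepping is possible. Let $(w,h)$ be the only peg of $L_h$, let $hh'\in E(H)$, and let $L_{h'}$ be full. Choose a neighbour $x$ of $w$ in $G$ and a neighbour $x'$ of $x$ in $G$ (with $x'=w$ allowed). Play
$$[(x',h'),(x,h'),(x,h)],\qquad [(w,h),(x,h),(x,h')].$$
The first jump is legal because $(x,h)$ is a hole. The second lands in $(x,h')$, which the first one emptied. Now $L_h$ is empty and $L_{h'}$ is full except for $(x',h')$. So if $G$ is freely solvable and $H$ is a path, we can walk along $H$ and finish with one peg.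

For general $G$ and $H$ the plan stops at two points. First, the new hole $x'$ must be one from which $G$ can be solved. If $G$ is only solvable, this needs luck; if $G$ is the claw, it is hopeless. Second, the walk leaves each layer empty, so the layers it visits form a path in $H$. Let $H=K_{1,3}$, and start in a leaf layer: we pass through the centre layer into a second leaf layer, and end with one peg there. Its only neighbouring layer is now empty, the third leaf layer is still full, and the plan has no next move. Whenever $H$ has no Hamiltonian path, this happens.

To deal with branching, we want to clear a side region *and come back*, with everything behind us as it was.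

## 4. Borrowing a peg and a hole: fibres, blocks, good sequences

Here is the computation on which everything rests. Let $gu\in E(G)$ and $tt'\in E(H)$. Suppose that $(g,t)$ is a peg, $(g,t')$ is a hole, and a full region $W$ contains $(u,t)$ and $(u,t')$ but neither $(g,t)$ nor $(g,t')$. Play
$$[(u,t),(g,t),(g,t')],\qquad \text{reduce } W \text{ from hole } (u,t) \text{ to peg } (u,t'),\qquad [(u,t'),(g,t'),(g,t)]. \tag{1}$$
After the first jump, $(g,t)$ is a hole, $(g,t')$ is a peg, and $W$ is full except for $(u,t)$. After the middle part, $(u,t')$ is the only peg of $W$. The last jump empties $W$, puts a peg back in $(g,t)$ and makes $(g,t')$ a hole. **So $W$ is empty, and the position outside $W$ is exactly what it was.** This can be done for many side regions, one after another.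

What does (1) demand? The region $W$ must be solvable from a hole to an *adjacent* last peg. On our side, we need a peg and a hole side by side at the right place at some moment. The rest of this section makes both demands precise.

**Definition 1.** A *position* is the set of vertices carrying pegs. For vertices $\alpha,\beta$ of a graph $X$ we write $\alpha\to\beta$ *in $X$* if some sequence of jumps in $X$ leads from the position $V(X)\setminus\{\alpha\}$ to the position $\{\beta\}$. In that case $\{\beta\}$ is a terminal state associated to $\{\alpha\}$. For a set $W$ of vertices of $G\,\square\,H$, "in $W$" means in the subgraph induced on $W$.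

For example, in the 4-cycle $1\to2$, $1\to3$, $1\to4$, but not $1\to1$. Jumps in a subgraph are jumps in the whole graph.

**Lemma 1 (reversal).** If $\alpha\to\beta$ in $X$, then $\beta\to\alpha$ in $X$, by the same jumps in reverse order; the positions that occur are the complements of the old ones.

*Proof.* Let $[p,q,r]$ take $P$ to $P'=(P\setminus\{p,q\})\cup\{r\}$. Then $V\setminus P'$ contains $p$ and $q$ but not $r$, so $[p,q,r]$ can be played from $V\setminus P'$. The result has $r$ and lacks $p$ and $q$, and is unchanged elsewhere, so it is $V\setminus P$. Apply this to each jump of a sequence from $V\setminus\{\alpha\}$ to $\{\beta\}$. $\square$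

**Lemma 2 (purge).** Let $p_1,p_2,p_3,p_4$ be a 4-cycle in this cyclic order, with $p_1$ a hole and $p_2,p_3,p_4$ pegs. The jumps $[p_3,p_2,p_1]$, $[p_4,p_1,p_2]$ make $p_3,p_4$ holes, and leave $p_1$ a hole and $p_2$ a peg. Between the two jumps, $p_3$ is a hole and $p_4$ is a peg.

*Proof.* On the cycle the positions are $\{p_2,p_3,p_4\}$, $\{p_1,p_4\}$, $\{p_2\}$. $\square$

**Definition 2.** A *block* is a product $D=A\,\square\,B$ of two stars $A\cong K_{1,k}$ and $B\cong K_{1,m}$ with $k,m\ge1$. Its *fibres* are the sets $\{a\}\times V(B)$ with $a\in V(A)$ and $V(A)\times\{b\}$ with $b\in V(B)$. A set is *partial* in a position if it contains both a peg and a hole. A sequence for $\alpha\to\beta$ in $D$ is *good* if every fibre of $D$ is partial in at least one of the positions that occur, the initial and final ones included.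

For $k=2$, $m=1$ name the vertices of $D$ as $c,\ell_1,\ell_2$ and $c',\ell_1',\ell_2'$, with edges $c\ell_i$, $c'\ell_i'$, $cc'$, $\ell_i\ell_i'$. The fibres are the two triples $\{c,\ell_1,\ell_2\}$, $\{c',\ell'_1,\ell'_2\}$ and the three pairs $\{c,c'\}$, $\{\ell_1,\ell_1'\}$, $\{\ell_2,\ell_2'\}$. Not every solution is good. Consider, for $\ell_1\to c$,
$$\{c,c',\ell_1',\ell_2,\ell_2'\}\xrightarrow{[c',\ell_1',\ell_1]}\{c,\ell_1,\ell_2,\ell_2'\}\xrightarrow{[\ell_2,\ell_2',c']}\{c,c',\ell_1\}\xrightarrow{[c,c',\ell_1']}\{\ell_1,\ell_1'\}\xrightarrow{[\ell_1',\ell_1,c]}\{c\}.$$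
The fibre $\{\ell_2,\ell_2'\}$ goes from full to empty in one jump, and stays empty. A side region hanging on that fibre could never be reached by (1). A fibre with at least three vertices cannot slip away like this.

**Lemma 3.** In every sequence for $\alpha\to\beta$ in a block, each fibre with at least 3 vertices is partial at some time. Moreover, the reversal of a good sequence is good.

*Proof.* If the fibre contains $\alpha$, it is partial at the start. Otherwise it is full at the start, and at the end it has at most one peg. Consider the first jump after which it is not full. This jump takes at most two of its at least three pegs, so now it has a peg and a hole. For the second claim, a set is partial in a position exactly when it is partial in the complement, so Lemma 1 applies. $\square$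

Thus only fibres with two vertices need watching, and these occur only if $k=1$ or $m=1$.

## 5. Good sequences between adjacent vertices of a product of two stars

**Lemma 4 (block lemma).** For every edge $\alpha\beta$ of a block $D$ there is a good sequence for $\alpha\to\beta$ in $D$.

Since $\alpha\beta$ and $\beta\alpha$ are the same edge, this covers both orientations. The proof occupies this section.

**Case 1: $m=1$.** *Purpose: here pairs can slip away, so we solve one 4-cycle and purge the rest.* Name the vertices $c,\ell_1,\dots,\ell_k$ and $c',\ell_1',\dots,\ell_k'$, with edges $c\ell_i$, $c'\ell_i'$, $cc'$, $\ell_i\ell_i'$. Call $R_0=\{c,c'\}$ and $R_i=\{\ell_i,\ell_i'\}$ the rungs. If exactly one of $c,c'$ is a peg and $R_i$ is full, then Lemma 2 removes $R_i$ through the 4-cycle $c,c',\ell_i',\ell_i$ without changing $c,c'$ in the end. The jumps are $[\ell_i',c',c],[\ell_i,c,c']$ if $c$ is the hole, and $[\ell_i,c,c'],[\ell_i',c',c]$ if $c'$ is the hole.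

We may exchange the two copies of the star, permute the leaves, and reverse (Lemmas 1 and 3). So it suffices to treat $c\to c'$, $c\to\ell_1$ and $\ell_1\to\ell_1'$. On $R_0\cup R_1$ play
$$\begin{aligned}
c\to c':&\quad \{c',\ell_1,\ell_1'\}\xrightarrow{[\ell_1',c',c]}\{c,\ell_1\}\xrightarrow{[\ell_1,c,c']}\{c'\},\\
c\to\ell_1:&\quad \{c',\ell_1,\ell_1'\}\xrightarrow{[\ell_1',\ell_1,c]}\{c,c'\}\xrightarrow{[c',c,\ell_1]}\{\ell_1\},\\
\ell_1\to\ell_1':&\quad \{c,c',\ell_1'\}\xrightarrow{[c',\ell_1',\ell_1]}\{c,\ell_1\}\xrightarrow{[c,\ell_1,\ell_1']}\{\ell_1'\}.
\end{aligned}$$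
Exactly one of $c,c'$ is a peg at the start in the first two sequences, and after the first jump in the third. At that time $R_2,\dots,R_k$ are still full; purge them there, one after another. The sequence then ends with the single required peg.

Goodness. The rung $R_0$ is partial at the time of the purges. For $i\ge2$, $R_i$ is partial in the middle of its purge. $R_1$ is partial after the first listed jump, at the end, and at the start, respectively. The other fibres are the two copies of $A$. If $k\ge2$, Lemma 3 handles them. If $k=1$, they are $\{c,\ell_1\}$, which is partial at the start in all three sequences, and $\{c',\ell_1'\}$, which is partial at the end, after the first jump, and at the end, respectively.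

**Case 2: $k=1$.** *Purpose: to note that nothing new happens.* Interchange the factors and use Case 1.

**Case 3: $k,m\ge2$.** *Purpose: all fibres have at least 3 vertices, so by Lemma 3 goodness is automatic and we only have to solve.* Let $u,a_1,\dots,a_k$ be the centre and leaves of $A$, and $v,b_1,\dots,b_m$ those of $B$. Put
$$O=(u,v),\quad x_i=(a_i,v),\quad y_j=(u,b_j),\quad z_{ij}=(a_i,b_j),$$
and let $X,Y,Z$ be the sets of all $x_i$, all $y_j$, all $z_{ij}$. The edges are $Ox_i$, $Oy_j$, $x_iz_{ij}$, $y_jz_{ij}$. Draw the block as the array
$$\begin{matrix} O&y_1&y_2&\cdots&y_m\\ x_1&z_{11}&z_{12}&\cdots&z_{1m}\\ \vdots&\vdots&\vdots&&\vdots\\ x_k&z_{k1}&z_{k2}&\cdots&z_{km}\end{matrix}$$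
Each row and each column is a fibre. It is a star whose centre is its entry in the left column or in the top row, respectively.

I claim that
$$x_i\to\beta\quad\text{for every } i \text{ and every } \beta\in\{O\}\cup Y\cup Z. \tag{2}$$
This gives the lemma: (2) covers the edges $x_iO$ and $x_iz_{ij}$ with hole $x_i$. Interchanging the factors gives the edges $y_jO$ and $y_jz_{ij}$ with hole $y_j$, and Lemma 1 gives the other orientation of each edge.

To prove (2), start from the hole $x_i$ and play $[y_1,O,x_i]$. Whatever $i$ is, the position is now
$$\Sigma=V(D)\setminus\{O,y_1\}.$$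

**Lemma 5 (sweep).** From $\Sigma$ one can reach the position $\{x_1,z_{11},z_{12},w\}$ for some $w\in Y$.

*Proof.* A single peg in $Y$ sweeps through the array, while $x_1,z_{11},z_{12}$ are never touched. After each step, $O$ is a hole.

**Step 1.** *Purpose: columns will be cleared in pairs, so fix the parity of $m$.* If $m$ is even, put $s=2$ and do nothing; the only peg among $y_1,y_2$ is $y_2$. If $m$ is odd (so $m\ge3$), put $s=3$ and play $[z_{13},y_3,O]$, $[y_2,O,y_3]$. This removes $z_{13}$, and the only peg among $y_1,y_2,y_3$ is $y_3$. In both cases $m-s$ is even and exactly one of $y_1,\dots,y_s$ is a peg, namely $y_s$.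

**Step 2.** *Purpose: clear $x_i$ and $z_{i1},\dots,z_{is}$ in every row $i\ge2$.* Do the following for $i=2,\dots,k$ successively. Before row $i$ is treated, it is full.

If $s=2$, let $w\in\{y_1,y_2\}$ be the peg. Play
$$[z_{i1},x_i,O],\qquad [w,O,x_i],\qquad [x_i,z_{i2},y_2].$$
The first jump empties $z_{i1},x_i$ and fills $O$. The second empties $w$ and $O$ and fills $x_i$. Now both $y_1,y_2$ are holes, so the third is legal; it empties $x_i,z_{i2}$ and fills $y_2$. The peg among $y_1,y_2$ is now $y_2$.

If $s=3$, the peg is $y_3$. Play
$$[z_{i1},x_i,O],\qquad [y_3,O,y_2],\qquad [y_2,z_{i2},x_i],\qquad [x_i,z_{i3},y_3].$$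
The first jump empties $z_{i1},x_i$. The active peg then goes from $y_3$ to $y_2$ to $x_i$ and back to $y_3$, always into a hole, and removes the peg in $O$, then $z_{i2}$, then $z_{i3}$.

After this, all $x_i$ with $i\ge2$ and all $z_{ij}$ with $i\ge2$, $j\le s$ are holes, $O$ is a hole, and exactly one of $y_1,\dots,y_s$ is a peg.

**Step 3.** *Purpose: clear the remaining columns in pairs $j,j+1$.* Do the following for $j=s+1,s+3,\dots,m-1$ successively (nothing if $m=s$). Let $w$ be the only peg among $y_1,\dots,y_{j-1}$; columns $j$ and $j+1$ are full. Play
$$[z_{1j},y_j,O],\qquad [w,O,y_j],\qquad [z_{1,j+1},y_{j+1},O],\qquad [y_j,O,y_{j+1}].$$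
The first jump empties $z_{1j}$ and $y_j$, so the second can land in $y_j$; the third and fourth repeat this in the next column. Now $z_{1j}$ and $z_{1,j+1}$ are holes, $O$ is a hole, and $y_{j+1}$ is the only peg among $y_1,\dots,y_{j+1}$.

Then for $i=2,\dots,k$ do the following. The moving peg is at one vertex $y$ of $\{y_j,y_{j+1}\}$, and the other one, $y'$, is a hole. It jumps over the common neighbour of $y$ and $x_i$ in $Z$ into $x_i$, which is a hole since Step 2. Then it jumps over the common neighbour of $x_i$ and $y'$ in $Z$ into $y'$. This removes $z_{ij}$ and $z_{i,j+1}$.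

At the end, only $x_1,z_{11},z_{12}$ and one $w\in Y$ carry pegs. $\square$

**Lemma 6 (ending).** From $\{x_1,z_{11},z_{12},w\}$ with $w\in Y$, each of $O,y_1,y_2$ and each $z_{1j}$ can be made the last peg.

*Proof.* Let $\{p,q\}=\{1,2\}$ and play $[z_{1p},x_1,O]$, $[w,O,x_1]$. The position is $\{x_1,z_{1q}\}$. From there $[x_1,z_{1q},y_q]$ ends at $y_q$; $[z_{1q},x_1,O]$ ends at $O$; and $[z_{1q},x_1,z_{1j}]$ ends at $z_{1j}$ for any $j\ne q$. The choices $q=1$ and $q=2$ together give everything claimed. $\square$

Now (2) follows. The position $\Sigma$ does not change if we permute the row labels $1,\dots,k$, or the column labels $2,\dots,m$. Relabelling columns turns "$y_2$" into any $y_j$ with $j\ge2$, and relabelling rows turns "$z_{1j}$" into any $z_{ij}$. Hence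
$$\text{from }\Sigma \text{ every } \beta\in\{O\}\cup Y\cup Z \text{ can be made the last peg.} \tag{3}$$
This proves (2) and Lemma 4. $\square$

At the board, show $k=m=2$, where the whole sweep is one round of Step 2:
$$\begin{aligned}\Sigma=\{x_1,x_2,y_2,z_{11},z_{12},z_{21},z_{22}\}&\xrightarrow{[z_{21},x_2,O]}\{O,x_1,y_2,z_{11},z_{12},z_{22}\}\xrightarrow{[y_2,O,x_2]}\{x_1,x_2,z_{11},z_{12},z_{22}\}\\&\xrightarrow{[x_2,z_{22},y_2]}\{x_1,y_2,z_{11},z_{12}\}.\end{aligned}$$

## 6. Star partitions, a tree of blocks, and the proof of Theorem A

**Step 1.** *Purpose: to cut $G\,\square\,H$ into blocks.*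

**Lemma 7.** Let $G$ be a finite connected graph with at least 2 vertices. Then $V(G)$ is partitioned by the vertex sets of star subgraphs of $G$, each with at least 2 vertices.

*Proof.* Every vertex lies on an edge, so $E(G)$ covers $V(G)$. Let $M\subseteq E(G)$ be an inclusion-minimal set of edges covering all vertices. If both ends of an edge of $M$ had $M$-degree at least 2, we could delete this edge and still cover. So every edge of $M$ has an end of $M$-degree 1. Let $C$ be a component of $(V(G),M)$; it has an edge, as every vertex is covered. If some vertex of $C$ has $M$-degree at least 2, all its neighbours in $C$ have $M$-degree 1, so $C$ is a star centred there. Otherwise $C$ is a single edge. $\square$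

For $P_5$ with vertices $1,\dots,5$, the cover $M=\{12,23,45\}$ is minimal and gives the stars $\{1,2,3\}$ and $\{4,5\}$.

Now let $G,H$ be as in Theorem A. Let $G_1,\dots,G_p$ be a star partition of $G$ and $H_1,\dots,H_q$ one of $H$. The blocks $G_i\,\square\,H_j$ are subgraphs of $G\,\square\,H$, and their vertex sets partition $V(G\,\square\,H)$.

**Step 2.** *Purpose: to organise the blocks in a tree.* Call $G_i\,\square\,H_j$ and $G_{i'}\,\square\,H_j$ with $i\ne i'$ *adjacent* if some edge $gu\in E(G)$ has $g\in G_i$ and $u\in G_{i'}$. Call $G_i\,\square\,H_j$ and $G_i\,\square\,H_{j'}$ with $j\ne j'$ adjacent if an edge of $H$ joins $H_j$ and $H_{j'}$. The graph with vertices $G_1,\dots,G_p$, in which two stars are joined if an edge of $G$ joins them, is connected because $G$ is; likewise for $H$. The graph on the blocks is the Cartesian product of these two, so it is connected. Let $\mathcal T$ be a spanning tree of it, and for every edge of $\mathcal T$ fix one linking edge (such as $gu$). For a subtree $\mathcal U$ of $\mathcal T$, let $V_{\mathcal U}$ be the union of the vertex sets of its blocks.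

**Step 3.** *Purpose: to play in one block and clear everything else by (1).*

**Lemma 8 (gluing).** Let $\mathcal U$ be a subtree of $\mathcal T$, let $D$ be a block of $\mathcal U$, let $\alpha,\beta\in D$, and suppose there is a good sequence $\sigma$ for $\alpha\to\beta$ in $D$. Then $\alpha\to\beta$ in $V_{\mathcal U}$.

*Proof.* Induction on the number of blocks of $\mathcal U$; the statement is for all $D,\alpha,\beta$ at once. With one block, $\sigma$ itself works. In general, root $\mathcal U$ at $D$, and for each child $E$ of $D$ let $\mathcal U_E$ be the subtree consisting of $E$ and its descendants. Start from $V_{\mathcal U}\setminus\{\alpha\}$ and play $\sigma$ on $D$, with one insertion for each child.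

Let $E$ be a child, say $D=G_i\,\square\,H_j$, $E=G_{i'}\,\square\,H_j$, linked by $gu$ with $g\in G_i$, $u\in G_{i'}$. (For a link in the $H$-direction, interchange the roles of the factors.) The set $\{g\}\times V(H_j)$ is a fibre of $D$, so since $\sigma$ is good, it contains a peg and a hole at some moment. As $H_j$ is connected, it has an edge $tt'$ with $(g,t)$ a peg and $(g,t')$ a hole. At this moment insert (1) with $W=V_{\mathcal U_E}$, which is still full. The jumps $[(u,t),(g,t),(g,t')]$ and $[(u,t'),(g,t'),(g,t)]$ use the edge $gu$ of $G$ and the edge $tt'$ of $H$. For the middle part we need $(u,t)\to(u,t')$ in $V_{\mathcal U_E}$. Now $(u,t)(u,t')$ is an edge of the block $E$, so Lemma 4 gives a good sequence in $E$; and $\mathcal U_E$ has fewer blocks than $\mathcal U$, so the induction hypothesis applies.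

After the insertion, the position on $D$ is as before and $V_{\mathcal U_E}$ is empty. The sets $V_{\mathcal U_E}$ for different children are disjoint, and several insertions at the same moment are made one after another. So $\sigma$ continues undisturbed, and at the end only $\beta$ carries a peg. $\square$

**Step 4.** *Purpose: to conclude.* Proof of Theorem A. Let $\alpha\in V(G\,\square\,H)$, let $D$ be the block containing $\alpha$, and let $\beta$ be a neighbour of $\alpha$ in $D$. Lemma 4 gives a good sequence for $\alpha\to\beta$ in $D$, and Lemma 8 with $\mathcal U=\mathcal T$ gives $\alpha\to\beta$ in $G\,\square\,H$. As $\alpha$ was arbitrary, $G\,\square\,H$ is freely solvable. $\blacksquare$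

Hence claims (a) and (b) are both true. Observe that the induction feeds on *adjacent* pairs only, which is why Lemma 4 was enough.

## 7. All pairs inside one block

For Theorem B we first extend Lemma 4 to all pairs that are not excluded by the 4-cycle.

**Lemma 9.** Let $D\cong K_{1,k}\,\square\,K_{1,m}$ be a block and $\alpha,\beta\in D$. If $\alpha\ne\beta$ or $(k,m)\ne(1,1)$, there is a good sequence for $\alpha\to\beta$ in $D$.

*Proof.* We use the names of Section 5.

**Case (i): $k=m=1$, $\alpha\ne\beta$.** *Purpose: to add the diagonals of the 4-cycle.* Adjacent pairs are in Lemma 4. For opposite vertices, by symmetry take $c\to\ell_1'$ and play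
$$\{c',\ell_1,\ell_1'\}\xrightarrow{[\ell_1',c',c]}\{c,\ell_1\}\xrightarrow{[c,\ell_1,\ell_1']}\{\ell_1'\}. \tag{4}$$
The fibres $\{c,c'\}$ and $\{c,\ell_1\}$ are partial at the start, $\{\ell_1,\ell_1'\}$ and $\{c',\ell_1'\}$ at the end.

**Case (ii): $m=1$, $k\ge2$.** *Purpose: to treat the blocks with two-vertex rungs.* (The case $k=1$, $m\ge2$ follows by interchanging the factors.) The copies of $A$ have at least 3 vertices, so only the rungs need checking. Up to exchange of the copies, permutation of the leaves, and reversal, the pairs not in Lemma 4 are $c\to\ell_1'$, $c\to c$, $\ell_1\to\ell_1$, $\ell_1\to\ell_2$ and $\ell_1\to\ell_2'$. For $c\to\ell_1'$ use (4): $R_0$ is partial at the start, $R_1$ at the end. For the others, play on $R_0\cup R_1\cup R_2$ as follows.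

For $c\to c$:
$$\{c',\ell_1,\ell_1',\ell_2,\ell_2'\}\xrightarrow{[\ell_1',\ell_1,c]}\{c,c',\ell_2,\ell_2'\}\xrightarrow{[\ell_2,c,\ell_1]}\{c',\ell_1,\ell_2'\}\xrightarrow{[\ell_2',c',\ell_1']}\{\ell_1,\ell_1'\}\xrightarrow{[\ell_1',\ell_1,c]}\{c\}.$$
$R_0$ is partial at the start; $R_1$ and $R_2$ are partial after the second jump.

For $\ell_1\to\ell_1$:
$$\{c,c',\ell_1',\ell_2,\ell_2'\}\xrightarrow{[c',c,\ell_1]}\{\ell_1,\ell_1',\ell_2,\ell_2'\}\xrightarrow{[\ell_1,\ell_1',c']}\{c',\ell_2,\ell_2'\}\xrightarrow{[\ell_2',c',c]}\{c,\ell_2\}\xrightarrow{[\ell_2,c,\ell_1]}\{\ell_1\}.$$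
$R_1$ is partial at the start, $R_0$ after the second jump, $R_2$ after the third.

For $\ell_1\to\ell_2$:
$$\{c,c',\ell_1',\ell_2,\ell_2'\}\xrightarrow{[c',\ell_1',\ell_1]}\{c,\ell_1,\ell_2,\ell_2'\}\xrightarrow{[\ell_1,c,c']}\{c',\ell_2,\ell_2'\}\xrightarrow{[\ell_2',\ell_2,c]}\{c,c'\}\xrightarrow{[c',c,\ell_2]}\{\ell_2\}.$$
For $\ell_1\to\ell_2'$, the first two jumps are the same, and then
$$\{c',\ell_2,\ell_2'\}\xrightarrow{[\ell_2',c',c]}\{c,\ell_2\}\xrightarrow{[c,\ell_2,\ell_2']}\{\ell_2'\}.$$
In both, $R_1$ is partial at the start, $R_0$ after the first jump, $R_2$ at the end.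

In all five sequences, the rungs that do not occur are full until we purge them, one after another, at a moment when $R_0$ is partial. Each is partial in the middle of its purge.

**Case (iii): $k,m\ge2$.** *Purpose: to get all pairs from the single position $\Sigma$.* Goodness is automatic by Lemma 3. Recall (3). The set $\{O\}\cup Y\cup Z$ does not depend on labels, so we may relabel freely before reaching $\Sigma$.

Hole $x_i$ or $y_j$: by (2), $x_i$ reaches $\{O\}\cup Y\cup Z$. For the hole $y_j$, label the columns so that $j=2$; the jump $[y_1,O,y_2]$ leads to $\Sigma$, so $y_j$ reaches $\{O\}\cup Y\cup Z$ as well. Interchanging the factors in this last statement, $x_i$ also reaches $X$. Hence $x_i$ reaches everything, and by interchange so does $y_j$.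

Hole $z_{ij}$: label the columns so that $j=1$. The jump $[O,y_1,z_{i1}]$ leads to $\Sigma$, so $\{O\}\cup Y\cup Z$ is reached, and by interchange $X$ is reached too.

Hole $O$, last peg $\beta\ne O$: we have just seen $\beta\to O$, so reverse it with Lemma 1.

It remains to show $O\to O$. Play $[z_{22},y_2,O]$, $[y_1,O,y_2]$. The first jump empties $z_{22},y_2$; the second empties $y_1,O$ and refills $y_2$. The position is $\Sigma\setminus\{z_{22}\}$. Run the sweep of Lemma 5 with one change, in Step 2 for the row $i=2$, which is the first row treated there. If $s=2$, the peg among $y_1,y_2$ is then $y_2$; play $[z_{21},x_2,O]$, $[y_2,O,y_1]$. Now $x_2,z_{21},z_{22}$ and $O$ are holes and the peg is $y_1$, which is one of the two situations Step 2 allows for the next row. If $s=3$, the peg is $y_3$; play $[z_{21},x_2,O]$, $[y_3,O,x_2]$, $[x_2,z_{23},y_3]$. Now $x_2,z_{21},z_{22},z_{23}$ and $O$ are holes and the peg is $y_3$, as required. No other step of the sweep uses $z_{22}$. So we reach $\{x_1,z_{11},z_{12},w\}$ with $w\in Y$, and Lemma 6 ends at $O$. $\square$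

## 8. Proof of Theorem B: from block to block and back

If $G=H=K_2$, Section 2 showed that $\alpha\to\beta$ holds exactly when $\alpha\ne\beta$. From now on, let $G,H$ not both be $K_2$. Fix star partitions and $\mathcal T$ as in Section 6.

**Step 1: $\alpha,\beta$ in the same block $D$, and $\alpha\ne\beta$ or $D$ is not a 4-cycle.** *Purpose: to collect what gluing gives directly.* Lemma 9 gives a good sequence in $D$, and Lemma 8 with $\mathcal U=\mathcal T$ extends it.

**Step 2: $\alpha,\beta$ in different blocks.** *Purpose: to walk along $\mathcal T$ from $\alpha$ to $\beta$, and clear side branches on the way.* The layer walk of Section 3 is now harmless: its path carries all branches with it.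

**Lemma 10 (transfer).** Let $D'=G_i\,\square\,H_j$ and $D''=G_{i'}\,\square\,H_j$ be adjacent blocks linked by $gu$, with $g\in G_i$ and $u\in G_{i'}$, and let $W'\supseteq V(D')$, $W''\supseteq V(D'')$ be disjoint sets of vertices. Suppose the only peg in $W'$ is $(g,t)$ with $t\in V(H_j)$, and $W''$ is full. Then there are two different vertices $q$ of $D''$ such that jumps inside $W'\cup W''$ can make $W'$ empty and $W''$ full except for $q$. The same holds for links in the $H$-direction.

*Proof.* Let $t'$ be a neighbour of $t$ in $H_j$ and $d$ a neighbour of $u$ in $G_{i'}$. Both $(u,t)$ and $(d,t')$ are neighbours of $(u,t')$ in $D''$; let $q$ be either of them. Play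
$$[q,(u,t'),(g,t')],\qquad [(g,t),(g,t'),(u,t')].$$
The first jump is legal since $(g,t')$ is a hole; it empties $q$ and $(u,t')$. The second empties $(g,t)$ and $(g,t')$ and refills $(u,t')$. For the $H$-direction, interchange the factors. $\square$

Let $D_0\ni\alpha,D_1,\dots,D_r\ni\beta$ be the path in $\mathcal T$ between the two blocks, $r\ge1$. Delete the edges of this path from $\mathcal T$, and let $\mathcal U_l$ be the component containing $D_l$. The sets $V_{\mathcal U_0},\dots,V_{\mathcal U_r}$ partition the vertex set of $G\,\square\,H$. Put $e_0=\alpha$.

For $l=0,\dots,r-1$ in turn, $V_{\mathcal U_l}$ is full except for $e_l\in D_l$, and the later sets are full. The link to $D_{l+1}$ singles out a fibre of $D_l$: it is $\{g\}\times V(H_j)$ if the link is $gu$ as above. A fibre has at least 2 vertices, so choose $f_l\ne e_l$ in it. Play $e_l\to f_l$ in $V_{\mathcal U_l}$, by Lemmas 9 and 8. Then apply Lemma 10 with $W'=V_{\mathcal U_l}$ and $W''=V_{\mathcal U_{l+1}}$. Now $V_{\mathcal U_l}$ is empty and $V_{\mathcal U_{l+1}}$ is full except for some $e_{l+1}\in D_{l+1}$, for which two choices exist. If $l+1=r$, choose $e_r\ne\beta$.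 Finally, play $e_r\to\beta$ in $V_{\mathcal U_r}$, again by Lemmas 9 and 8. Only $\beta$ carries a peg.

**Step 3: $\alpha=\beta$ in a block $D$ that is a 4-cycle.** *Purpose: to use a second block to get around the exception.* If $D$ were the only block, $G$ and $H$ would be connected graphs with two vertices each, hence both $K_2$. So $D$ has a neighbour $E$ in $\mathcal T$. By symmetry let the link be in the $G$-direction:
$$D=\{g,h\}\times\{t_0,t_1\},\qquad E=G_{i'}\,\square\,H_j,\quad V(H_j)=\{t_0,t_1\},\qquad\text{linking edge } gu,\ u\in G_{i'}.$$
Let $\mathcal U\ni D$ and $\mathcal U'\ni E$ be the components of $\mathcal T$ minus the edge $DE$, and let $\{a,b\}=\{0,1\}$. Either $\alpha=(h,t_a)$ (Step 3a), or $\alpha=(g,t_a)$. In the latter case $u$ is a leaf of a star with at least 3 vertices (Step 3b) or a centre (Step 3c); if $G_{i'}=K_2$, we regard $u$ as the centre.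

**Step 3a: $\alpha=(h,t_a)$.** *Purpose: here one excursion into $E$ brings a peg that jumps straight into $\alpha$.*

1. Play $(h,t_a)\to(g,t_b)$ in $V_{\mathcal U}$. These are different vertices of $D$, so Lemmas 9 and 8 apply. The only peg of $V_{\mathcal U}$ is now $(g,t_b)$.
2. Jump $[(u,t_b),(g,t_b),(g,t_a)]$. Now $V_{\mathcal U'}$ is full except for $(u,t_b)$, and the only peg of $V_{\mathcal U}$ is $(g,t_a)$.
3. Play $(u,t_b)\to(u,t_a)$ in $V_{\mathcal U'}$, by Lemmas 4 and 8.
4. Jump $[(u,t_a),(g,t_a),(h,t_a)]$. Only $\alpha$ carries a peg.

**Step 3b: $\alpha=(g,t_a)$, and $u$ is a leaf of $G_{i'}$, which has at least 3 vertices.** *Purpose: to change the partition so that $\alpha$ no longer lies in a 4-cycle block.* Replace the stars $\{g,h\}$ and $G_{i'}$ by the star with centre $g$ and leaves $h,u$, and the star $G_{i'}-u$, which has at least 2 vertices. This is again a star partition of $G$. The block of $\alpha$ is now $K_{1,2}\,\square\,K_2$. Choose a new spanning tree and linking edges; Step 1 applies.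

**Step 3c: $\alpha=(g,t_a)$, and $u$ is a centre of $G_{i'}$, with leaves $d_1,\dots,d_n$, $n\ge1$.** *Purpose: to play on $D\cup E$ as if it were one block, in such a way that every fibre of $D$ and $E$ is partial at some time.* Start on $D\cup E$ with only $\alpha$ empty, and play:

1. $[(h,t_b),(g,t_b),(g,t_a)]$. The pegs in $D$ are $(h,t_a),(g,t_a)$.
2. $[(h,t_a),(g,t_a),(g,t_b)]$. The only peg in $D$ is $(g,t_b)$.
3. $[(d_1,t_a),(u,t_a),(g,t_a)]$. The pegs in $D$ are $(g,t_a),(g,t_b)$, and $E$ is full except for $(d_1,t_a),(u,t_a)$. Then for $i=2,\dots,n$ purge: $[(d_i,t_b),(u,t_b),(u,t_a)]$, $[(d_i,t_a),(u,t_a),(u,t_b)]$. By Lemma 2 this removes $(d_i,t_a),(d_i,t_b)$ and leaves $(u,t_a)$ a hole and $(u,t_b)$ a peg.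
4. $[(d_1,t_b),(u,t_b),(u,t_a)]$. The pegs are $(g,t_a),(g,t_b),(u,t_a)$.
5. $[(g,t_a),(u,t_a),(u,t_b)]$. The pegs are $(g,t_b),(u,t_b)$.
6. $[(u,t_b),(g,t_b),(g,t_a)]$. The only peg is $(g,t_a)=\alpha$.

Every fibre of $D$ and of $E$ is partial at some time:

- $\{g\}\times V(H_j)$ and $\{g,h\}\times\{t_a\}$ at the start, when only $(g,t_a)$ is a hole;
- $\{h\}\times V(H_j)$ after 1, since $(h,t_a)$ is a peg and $(h,t_b)$ a hole;
- $\{g,h\}\times\{t_b\}$ after 2, since $(g,t_b)$ is a peg and $(h,t_b)$ a hole;
- $\{u\}\times V(H_j)$ and $\{d_1\}\times V(H_j)$ after the first jump of 3;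
- $\{d_i\}\times V(H_j)$ for $i\ge2$ in the middle of its purge;
- $V(G_{i'})\times\{t_a\}$ after 4, since $(u,t_a)$ is a peg and $(d_1,t_a)$ a hole;
- $V(G_{i'})\times\{t_b\}$ after 5, since $(u,t_b)$ is a peg and $(d_1,t_b)$ a hole.

Now delete the two nodes $D,E$ from $\mathcal T$. Since $\mathcal T$ is a tree containing the edge $DE$, each remaining component contains exactly one neighbour $F$ of $D$ or $E$, and it is joined to exactly one of them. Let $W$ be the vertex set of this component. The link to $F$ starts at a fibre of $D$ or of $E$. At a moment when this fibre is partial, it contains a peg and a hole joined by an edge of its star. Insert (1) there, in the right direction; the middle part is available by Lemma 4 for the block $F$ and Lemma 8 for the subtree below it. The insertion empties $W$ and restores the position on $D\cup E$. The sets $W$ are disjoint, so all of them are cleared in this way, and the final position is $\{\alpha\}$.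

Steps 1 to 3 cover all pairs $\alpha,\beta$. $\blacksquare$

## 9. Trivial factors, and products of more than two graphs

Theorem B decides, for all products of two non trivial connected graphs, which pairs (first hole, last peg) are possible; the 4-cycle shows that its one exception is real.

Both factors must be non trivial: $K_1\,\square\,H$ is a copy of $H$, and $H=K_{1,3}$ is not solvable, as we saw in Section 2.

The theorems also hold for Cartesian products of any $r\ge2$ non trivial connected graphs, with the same single exception $K_2\,\square\,K_2$, $\alpha=\beta$. Indeed, the product is associative. For $r\ge3$ write it as $(G_1\,\square\cdots\square\,G_{r-1})\,\square\,G_r$, where now $G_1,\dots,G_r$ denote the factors. The first bracket is connected and has at least 4 vertices, so it is not $K_2$, and Theorem B applies without exception.
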